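\title{The radius of comparison of $\operatorname{C}(X)$ in even dimensions}

\begin{abstract}
Let $X$ be a compact metric space whose covering dimension and rational cohomological dimension are both equal to an even integer $d\ge 4$. It is known that the radius of comparison of the C*-algebra $\operatorname{C}(X)$ is $d/2-1$ or $d/2-2$, and that the first value occurs. We show that the second value occurs as well: the cube $[0,1]^d$ has radius of comparison $d/2-2$. More generally, if $m\ge1$ and $\dim X\le 2m+2$, then the radius of comparison is at most $m$, with equality exactly when the Chern class $c_{m+1}$ is nonzero on the K-theory of some closed subset of $X$. For $\dim X\le 4$ the radius of comparison is $1$ or $0$ according to whether $H^4(X;\mathbb Z)$ is nonzero or zero, while for even $d\ge 6$ the group $H^d(X;\mathbb Z)$ does not determine it. The proof isolates a closed set on which the comparison problem is a problem about vector bundles, solves it there by obstruction theory, and extends the solution by Michael's selection theorem.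
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{Comparison by rank}

Let $\mathcal A$ be a unital C*-algebra and let $M_\infty(\mathcal A)$ be the union of the matrix algebras $M_N(\mathcal A)$ under the embeddings $a\mapsto\operatorname{diag}(a,0)$. For positive $a,b\in M_N(\mathcal A)$ one says that $a$ is \emph{Cuntz subequivalent} to $b$, written $a\lesssim b$, if $\|z_nbz_n^*-a\|\to0$ for some sequence $(z_n)$ in $M_N(\mathcal A)$. The relation does not depend on $N$, since witnesses $z_n$ from a larger matrix algebra can be compressed to the corner $M_N(\mathcal A)$. A normalized quasitrace $\tau$ on $\mathcal A$ defines a lower semicontinuous dimension function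
\[
d_\tau(a)=\lim_{n\to\infty}\tau(a^{1/n})
\]
on the positive elements of $M_\infty(\mathcal A)$. The \emph{radius of comparison} $\operatorname{rc}(\mathcal A)$ (Toms) is the infimum of all $r\ge0$ with the following property: if $a,b\in M_\infty(\mathcal A)$ are positive and $d_\tau(a)+r<d_\tau(b)$ for every normalized quasitrace $\tau$, then $a\lesssim b$.

Let $X$ be a compact metric space and $\mathcal A=\operatorname{C}(X)$, the algebra of continuous complex-valued functions on $X$. This algebra is exact, so by Haagerup's theorem its quasitraces are traces. A normalized trace comes from a Borel probability measure $\mu$ on $X$ and is given on matrices by $\tau(a)=\int\operatorname{Tr}a(x)\,d\mu(x)$. Multiplying $a$ by $\kappa>0$ does not change $d_\tau(a)$, because $\kappa^{1/n}\to1$. So we may assume $a\le1$; then $\operatorname{Tr}a(x)^{1/n}$ increases to $\operatorname{rank}a(x)$, and monotone convergence gives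
\begin{equation}\label{eq:rank}
d_\tau(a)=\int_X\operatorname{rank}a(x)\,d\mu(x).
\end{equation}
The radius of comparison therefore measures how much room between pointwise ranks is needed to force $a\lesssim b$. For an integer $g\ge0$, let us say that \emph{gap $g$ suffices for $X$} if $a\lesssim b$ holds for all $N$ and all positive $a,b\in M_N(\operatorname{C}(X))$ with $\operatorname{rank}a(x)+g\le\operatorname{rank}b(x)$ for all $x\in X$.

\begin{lemma}\label{lem:gap}
Let $g\ge1$ be an integer. If gap $g$ suffices for $X$, then $\operatorname{rc}(\operatorname{C}(X))\le g-1$. If it does not, then $\operatorname{rc}(\operatorname{C}(X))\ge g$.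
\end{lemma}

\begin{proof}
Suppose that gap $g$ suffices and that $d_\tau(a)+g-1<d_\tau(b)$ for all $\tau$. Taking for $\mu$ a point mass in \eqref{eq:rank} gives $\operatorname{rank}a(x)+g-1<\operatorname{rank}b(x)$, and ranks are integers, so $\operatorname{rank}a(x)+g\le\operatorname{rank}b(x)$ for all $x$. Hence $a\lesssim b$, and $r=g-1$ has the defining property. Suppose that gap $g$ does not suffice, and let $a\not\lesssim b$ satisfy $\operatorname{rank}a+g\le\operatorname{rank}b$ everywhere. By \eqref{eq:rank}, $d_\tau(a)+r<d_\tau(a)+g\le d_\tau(b)$ for all $\tau$ and all $r<g$, so no $r<g$ has the defining property.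
\end{proof}

Thus $\operatorname{rc}(\operatorname{C}(X))=g_0-1$, where $g_0$ is the least $g\ge1$ such that gap $g$ suffices. If $X$ is a point, then $a\lesssim b$ holds exactly when $\operatorname{rank}a\le\operatorname{rank}b$, and the radius of comparison is $0$.

\subsection{What vector bundles suggest}\label{sub:guess}

Let $p$ and $q$ be projections of constant ranks $k\ge1$ and $k+g$. Then $p\lesssim q$ if and only if the vector bundle $\operatorname{ran}p$ embeds in the vector bundle $\operatorname{ran}q$. An embedding is a section of a fiber bundle whose fiber is the space of injective linear maps $\mathbb C^k\to\mathbb C^{k+g}$, and this space is $2g$-connected with $\pi_{2g+1}\cong\mathbb Z$ (Lemma~\ref{lem:stiefel}). Over a finite complex of dimension $d$ a section is built cell by cell, and the extension over a $j$-cell is obstructed by an element of $\pi_{j-1}$ of the fiber. There is no obstruction if $d\le 2g+1$. So for odd $d\ge3$ gap $(d-1)/2$ is enough for projections, which corresponds to the radius $(d-1)/2-1$. For even $d=2m+2$ gap $m+1$ is enough, and gap $m$ is the borderline case, with a single obstruction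 in degree $d$; the two outcomes correspond to the radii $m=d/2-1$ and $m-1=d/2-2$.

Projections over $X$ do not tell the whole story. Over a cube every vector bundle is trivial, but a positive element can restrict to any prescribed projection on a closed subset. For instance $[0,1]^5$ contains a $4$-sphere, and this forces $\operatorname{rc}(\operatorname{C}([0,1]^5))\ge1$ (Corollary~\ref{cor:sphere}). The relevant invariants must therefore see all closed subsets. Write $\dim X$ for the covering dimension of $X$ and $\dim_{\mathbb Q}X$ for its cohomological dimension with rational coefficients, the largest $n$ such that the \v{C}ech cohomology group $H^n(X,A;\mathbb Q)$ is nonzero for some closed $A\subseteq X$. The following is known; we take it, and the question that follows it, from \cite{RC}.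

\begin{theorem}\label{thm:known}
Let $X$ be a compact metric space with $\dim_{\mathbb Q}X=\dim X=d$. If $d$ is odd, then $\operatorname{rc}(\operatorname{C}(X))=\max\{0,(d-1)/2-1\}$. If $d$ is even, then $\operatorname{rc}(\operatorname{C}(X))$ is either $d/2-1$ or $d/2-2$, and the possibility $d/2-1$ does occur.
\end{theorem}

\noindent\textbf{Question.} Can the possibility $d/2-2$ also occur? That is, do there exist an even integer $d\ge4$ and a compact metric space $X$ with $\dim_{\mathbb Q}X=\dim X=d$ and $\operatorname{rc}(\operatorname{C}(X))=d/2-2$?

\medskip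

The restriction $d\ge4$ only excludes negative values. One might guess that the answer is no. The hypothesis $\dim_{\mathbb Q}X=d$ supplies a nonzero class in some relative group $H^d(X,A;\mathbb Q)$, and relative groups of degree $d$ are where the obstruction to extending a section from $A$ to $X$ lives; so it seems plausible that such a class can always be turned into a pair $a\not\lesssim b$ at the borderline gap. This guess is wrong: only the absolute groups $H^d(A;\mathbb Z)$ of closed subsets matter, and for a cube they all vanish.

\subsection{Results}

Throughout, cohomology is \v{C}ech cohomology and bundles are complex vector bundles unless the contrary is said.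

\begin{theorem}\label{thm:cube}
If $d\ge4$ is even, then $\dim_{\mathbb Q}[0,1]^d=\dim[0,1]^d=d$ and
\[
\operatorname{rc}(\operatorname{C}([0,1]^d))=d/2-2 .
\]
\end{theorem}

So the answer is yes, for every even $d\ge4$; for example, $\operatorname{rc}(\operatorname{C}([0,1]^4))=0$. The theorem follows from a criterion in terms of Chern classes. For $\xi=[Q]-[P]\in K^0(A)$ put $c(\xi)=c(Q)c(P)^{-1}$, and let $c_n(\xi)\in H^{2n}(A;\mathbb Z)$ be the component of degree $2n$.

\begin{theorem}\label{thm:class}
Let $m\ge1$ and let $X$ be a compact metric space with $\dim X\le2m+2$. Then $\operatorname{rc}(\operatorname{C}(X))\le m$, and exactly one of the following holds.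
\begin{itemize}
\item[(I)] $c_{m+1}(\xi)\ne0$ in $H^{2m+2}(A;\mathbb Z)$ for some closed $A\subseteq X$ and some $\xi\in K^0(A)$. Then $\operatorname{rc}(\operatorname{C}(X))=m$.
\item[(II)] The map $c_{m+1}\colon K^0(A)\to H^{2m+2}(A;\mathbb Z)$ vanishes for every closed $A\subseteq X$. Then $\operatorname{rc}(\operatorname{C}(X))\le m-1$.
\end{itemize}
Hence, if $\dim_{\mathbb Q}X=\dim X=d=2m+2$, then $\operatorname{rc}(\operatorname{C}(X))=d/2-1$ in case \textup{(I)} and $\operatorname{rc}(\operatorname{C}(X))=d/2-2$ in case \textup{(II)}.
\end{theorem}

\begin{corollary}\label{cor:top}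
Let $X$ be a compact metric space with $\dim X=\dim_{\mathbb Q}X=d\ge4$ and $d$ even.
\begin{itemize}
\item[(1)] If $H^d(X;\mathbb Z)=0$, then $\operatorname{rc}(\operatorname{C}(X))=d/2-2$.
\item[(2)] If $(d/2-1)!\cdot H^d(X;\mathbb Z)\ne0$, for instance if $H^d(X;\mathbb Q)\ne0$, then $\operatorname{rc}(\operatorname{C}(X))=d/2-1$.
\item[(3)] For $d=4$ this is a dichotomy. In fact, for every compact metric space $X$ with $\dim X\le4$ we have $\operatorname{rc}(\operatorname{C}(X))=1$ if $H^4(X;\mathbb Z)\ne0$, and $\operatorname{rc}(\operatorname{C}(X))=0$ if $H^4(X;\mathbb Z)=0$.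
\item[(4)] For every even $d\ge6$ the group $H^d(X;\mathbb Z)$ does not determine the answer. Both $X=\mathbb{RP}^d$ and the Moore space $X=S^{d-1}\cup_2e^d$ have $H^d(X;\mathbb Z)\cong\mathbb Z/2$, but $\operatorname{rc}(\operatorname{C}(X))=d/2-1$ for the first and $\operatorname{rc}(\operatorname{C}(X))=d/2-2$ for the second.
\end{itemize}
\end{corollary}

Theorem~\ref{thm:known} is used only for the value $d/2-2$ in the last sentence of Theorem~\ref{thm:class} and in part (1) of Corollary~\ref{cor:top}.

\subsection{The method}

The connectivity of the space of injective maps $\mathbb C^k\to\mathbb C^{k+g}$ grows by two each time the gap $g$ grows by one. Let $d=2m+2$ and let $a,b$ have gap at least $m$. Where the gap is at least $m+1$, the pointwise solutions of the comparison problem form a $d$-connected space, which is more than a $d$-dimensional base can obstruct. After $a$ is cut down by $\varepsilon$, the remaining points form a closed set $Z$ on whose pieces $a$ and $b$ have constant rank. There the problem concerns two bundles, and the only obstruction is $c_{m+1}$ of their difference, a class in $H^d(Z;\mathbb Z)$.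 Any solution over $Z$ extends to $X$, so no relative class enters.

Section~\ref{sec:tools} recalls the tools, and Section~\ref{sec:example} carries out the method by hand in the smallest case. The lower bound is in Section~\ref{sec:lower}, the bundle problem in Section~\ref{sec:bundles}, the comparison theorem in Section~\ref{sec:comparison}, and the proofs of the results above in Section~\ref{sec:proofs}.

\section{Tools}\label{sec:tools}

\subsection{Cuntz comparison}

Write $a\sim b$ if $a\lesssim b$ and $b\lesssim a$, and let $h_+$ denote the positive part of a self-adjoint element $h$. The relation $\lesssim$ is transitive and is preserved by $*$-homomorphisms, in particular by restriction to a closed subset of $X$. We use the following standard facts (Cuntz, R{\o}rdam), in which $a,b,s,t$ are positive.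
\begin{itemize}
\item[(C1)] If $s\le t$, then $s\lesssim t$.
\item[(C2)] $zz^*\sim z^*z$ for every $z$, and $\kappa s\sim s\sim s^2$ for every $\kappa>0$.
\item[(C3)] If $(a-\varepsilon)_+\lesssim b$ for all $\varepsilon>0$, then $a\lesssim b$.
\item[(C4)] For projections, $p\lesssim q$ if and only if $p$ is Murray--von Neumann equivalent to a subprojection of $q$. In $M_N(\operatorname{C}(A))$ this means that the bundle $\operatorname{ran}p$ is isomorphic to a subbundle of $\operatorname{ran}q$.
\end{itemize}

\subsection{Eigenvalues and ranks}\label{sub:rank}

For a self-adjoint $N\times N$ matrix $h$ let $\lambda_1(h)\ge\dots\ge\lambda_N(h)$ be its eigenvalues, repeated according to multiplicity. They satisfy $|\lambda_i(h)-\lambda_i(h')|\le\|h-h'\|$. For positive $b\in M_N(\operatorname{C}(X))$ the set $\{x:\operatorname{rank}b(x)\le l\}$ is closed: it is the zero set of $\lambda_{l+1}(b(\cdot))$ if $l<N$, and it is $X$ if $l\ge N$.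

Suppose that $b$ has constant rank $l\ge1$ on a compact set $Z$. Then $\lambda_l(b(\cdot))$ is continuous and positive on $Z$, hence bounded below by some $\delta>0$, and the spectrum of each $b(x)$, $x\in Z$, lies in $\{0\}\cup[\delta,\infty)$. If $\chi$ is continuous with $\chi(0)=0$ and $\chi=1$ on $[\delta,\infty)$, then $\chi(b(x))$ is the projection onto $\operatorname{ran}b(x)$, and it depends continuously on $x\in Z$. So $\operatorname{ran}b$ is a bundle of rank $l$ over $Z$. Note also that $b(x)$ is injective on $\operatorname{ran}b(x)=(\ker b(x))^\perp$.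

\subsection{Dimension and cohomology}

\v{C}ech cohomology is homotopy invariant and agrees with singular cohomology on finite complexes. Let $X$ be a compact metric space with $\dim X\le d$.
\begin{itemize}
\item[(H1)] If $A\subseteq X$ is closed, then $\dim A\le d$ and $H^n(X,A;G)=0$ for $n>d$ and every abelian group $G$. Hence $\dim_{\mathbb Q}X\le\dim X$; and, by the exact sequence $H^d(X;\mathbb Z)\to H^d(A;\mathbb Z)\to H^{d+1}(X,A;\mathbb Z)=0$, the restriction $H^d(X;\mathbb Z)\to H^d(A;\mathbb Z)$ is onto.
\item[(H2)] (Freudenthal) $X=\varprojlim X_i$ for an inverse sequence of finite simplicial complexes $X_i$ of dimension at most $d$. By continuity of \v{C}ech cohomology, $H^n(X;G)=\varinjlim H^n(X_i;G)$. In particular $H^n(X;\mathbb Q)=H^n(X;\mathbb Z)\otimes\mathbb Q$, since this holds for finite complexes and tensor products commute with direct limits.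
\item[(H3)] (Excision) If $A\subseteq X$ is closed and nonempty, then $H^n(X,A;G)\cong\tilde H^n(X/A;G)$.
\item[(H4)] (Hopf) For $d\ge1$, every $h\in H^d(X;\mathbb Z)$ is the pullback of a generator of $H^d(S^d;\mathbb Z)$ under some map $X\to S^d$. For finite complexes this is Hopf's theorem; in general $h$ comes from some $H^d(X_i;\mathbb Z)$ by (H2), and one composes with the projection $X\to X_i$.
\end{itemize}

\subsection{Chern classes and K-theory}

Every bundle $P$ over a compact space $A$ is isomorphic to $\operatorname{ran}p$ for a projection $p$ in some $M_N(\operatorname{C}(A))$. Its total Chern class $c(P)=1+c_1(P)+c_2(P)+\cdots$, with $c_i(P)\in H^{2i}(A;\mathbb Z)$, is natural under pullback, satisfies $c(P\oplus R)=c(P)c(R)$, equals $1$ for trivial bundles, and has $c_i(P)=0$ when $i$ exceeds the rank of $P$ at every point. It is invertible, with inverse $c(\operatorname{ran}(1-p))$. The group $K^0(A)$ consists of formal differences $[Q]-[P]$ of bundles, and by the product formula $c(Q)c(P)^{-1}$ depends only on the class $[Q]-[P]$. For connected $A$, $K^0(A)$ is the direct sum of the subgroup $\tilde K^0(A)$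 of classes of rank $0$ and the subgroup generated by the trivial line bundle; for a closed connected $A'\subseteq A$ with $A'\ne\emptyset$ the sequence $\tilde K^0(A/A')\to\tilde K^0(A)\to\tilde K^0(A')$ is exact.
\begin{itemize}
\item[(B)] (Bott) Let $n\ge1$. Then $\tilde K^0(S^{2n-1})=0$, and the image of $c_n\colon K^0(S^{2n})\to H^{2n}(S^{2n};\mathbb Z)\cong\mathbb Z$ is the subgroup $(n-1)!\,\mathbb Z$.
\end{itemize}

\subsection{Spaces of injective maps}

A space is \emph{$n$-connected} if it is nonempty and every map into it from a sphere $S^i$ with $0\le i\le n$ is null-homotopic. For finite-dimensional complex vector spaces $E,F$ let $\operatorname{Inj}(E,F)$ be the space of injective linear maps $E\to F$.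

\begin{lemma}\label{lem:stiefel}
Let $k\ge1$ and $g\ge0$. Then $\operatorname{Inj}(\mathbb C^k,\mathbb C^{k+g})$ is $2g$-connected, and its homotopy group $\pi_{2g+1}$ is infinite cyclic.
\end{lemma}

\begin{proof}
The homotopy $T\mapsto T(T^*T)^{-t/2}$, $0\le t\le1$, deforms the space onto the Stiefel manifold $V_k(\mathbb C^{k+g})=U(k+g)/U(g)$ of isometries $\mathbb C^k\to\mathbb C^{k+g}$. For $k=1$ this is the sphere $S^{2g+1}$. For $k\ge2$, evaluation at the last basis vector is a fiber bundle $V_k(\mathbb C^{k+g})\to S^{2(k+g)-1}$ with fiber $V_{k-1}(\mathbb C^{k-1+g})$. The base is $(2g+2)$-connected because $2(k+g)-1\ge2g+3$, so the inclusion of the fiber induces isomorphisms on $\pi_i$ for $i\le2g+1$. The lemma follows by induction on $k$.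
\end{proof}

\subsection{Michael's selection theorem}

Let $\varphi$ assign to each point $x$ of a space $X$ a nonempty subset $\varphi(x)$ of a space $Y$. It is \emph{lower semicontinuous} if $\{x:\varphi(x)\cap O\ne\emptyset\}$ is open for every open $O\subseteq Y$. A \emph{selection} is a continuous map $\sigma\colon X\to Y$ with $\sigma(x)\in\varphi(x)$ for all $x$. The family $\{\varphi(x)\}$ is \emph{equi-$LC^n$} if for every $y\in\bigcup_x\varphi(x)$, every neighborhood $U$ of $y$ contains a neighborhood $V$ of $y$ such that, for all $x\in X$ and all $i\le n$, every map $S^i\to V\cap\varphi(x)$ is null-homotopic in $U\cap\varphi(x)$. The following is \cite[Theorem~1.2]{Michael}, with the closed set there taken to be empty.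

\begin{theorem}[Michael]\label{thm:michael}
Let $X$ be paracompact with $\dim X\le n+1$, let $Y$ be a complete metric space, and let $\varphi$ be a lower semicontinuous map from $X$ to the nonempty closed subsets of $Y$. If the family $\{\varphi(x)\}$ is equi-$LC^n$ and each $\varphi(x)$ is $n$-connected, then $\varphi$ has a selection.
\end{theorem}

Apart from completeness, the hypotheses and the conclusion are topological, so it is enough that $Y$ be completely metrizable. This is the case for an open subset of a complete metric space.

\section{A rank-one projection over the four-dimensional cube}\label{sec:example}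

Let $X=[0,1]^4$, let $a=e_{11}\in M_N(\operatorname{C}(X))$ be the constant matrix unit, and let $b\in M_N(\operatorname{C}(X))$ be positive with $\operatorname{rank}b(x)\ge2$ for all $x$. This is the case $m=1$ at the borderline gap $1$, and Theorem~\ref{thm:class} will rest on showing that $a\lesssim b$ in such situations. Here is a direct argument.

\emph{Reformulation.} It suffices to find a continuous $v\colon X\to\mathbb C^N$ with $b(x)v(x)\ne0$ for all $x$. Indeed, then $\beta=\langle bv,v\rangle=|b^{1/2}v|^2$ is a strictly positive function, and if $u$ is the matrix function with first column $v$ and other columns zero, then $u^*bu=\beta e_{11}$, so $zbz^*=e_{11}$ for $z=\beta^{-1/2}u^*$.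

\emph{The critical set.} Let $Z=\{x:\operatorname{rank}b(x)\le2\}$, a closed set on which $Q=\operatorname{ran}b$ is a bundle of rank $2$. Suppose $Z\ne\emptyset$. A nowhere vanishing section of $Q$ is an embedding of the trivial line bundle in $Q$, and Proposition~\ref{prop:bundles} below provides one as soon as $c_2(Q)=0$. Now $c_2(Q)$ lies in $H^4(Z;\mathbb Z)$, which by (H1) is a quotient of $H^4(X;\mathbb Z)=0$. This is the only place where the topology of the cube is used. Extend the section to a continuous $v_0\colon X\to\mathbb C^N$ by Tietze's theorem. Since $b(x)$ is injective on its range, $|bv_0|\ge2\delta$ on $Z$ for some $\delta>0$. Put $K_0=\{|bv_0|\ge\delta\}$ and $L=\{|bv_0|\le\delta\}$. These sets are compact, cover $X$, and $L\cap Z=\emptyset$. If $Z=\emptyset$, take $v_0=0$, $K_0=\emptyset$ and $L=X$.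

\emph{Away from the critical set.} Let $x_0\in L$. Since $\operatorname{rank}b(x_0)\ge3$, there is an isometry $R\colon\mathbb C^3\to\mathbb C^N$ whose range is spanned by eigenvectors of $b(x_0)$ with nonzero eigenvalues. The $3\times3$ matrix $M(x)=R^*b(x)R$ is invertible at $x_0$, hence on a compact neighborhood $D$ of $x_0$. Cover $L$ by finitely many such sets $D_1,\dots,D_n$. We remove the zeros of $bv$ on one $D_i$ after another. Suppose that $bv\ne0$ at every point of $K=K_0\cup D_1\cup\dots\cup D_{i-1}$, write $D,R,M$ for the data with index $i$, and consider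
\[
f=M^{-1}R^*bv\colon D\to\mathbb C^3=\mathbb R^6 .
\]
Let $\theta>0$. Choose a polynomial map $F\colon\mathbb R^4\to\mathbb R^6$ with $|F-f|<\theta/2$ on $D$. The set $F(D)$ has Lebesgue measure zero in $\mathbb R^6$, so there is $\omega\notin F(D)$ with $|\omega|<\theta/2$. Then $f'=F-\omega$ has no zero on $D$ and $|f-f'|<\theta$. Extend $f-f'$ to a continuous $h\colon X\to\mathbb C^3$ with $|h|\le\theta$ and put $v'=v-Rh$. On $D$ we have $M^{-1}R^*bv'=f-h=f'\ne0$, so $bv'\ne0$. On $K$ we have $|bv'|\ge|bv|-\|b\|\theta>0$ if $\theta$ is small, by compactness. After $n$ steps $bv$ has no zero on $K_0\cup L=X$.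

The last step works because $4<6$. At a point where $b$ has rank $2$ the same device produces a map from a $4$-dimensional set to $\mathbb R^4$, and its zeros may survive every small perturbation, as for the identity map of a ball; this is why $Z$ has to be treated globally. Note also that the section over $Z$ was arbitrary. For a concrete instance replace the cube by the unit ball of $\mathbb C^2$ and let $b(x)=\operatorname{diag}(1,1,1-|x|)$, so that $Z=S^3$ and $Q$ is trivial. The section $x\mapsto(x,0)$ over $S^3$ does not extend over the ball with values in $(\mathbb C^2\setminus\{0\})\times\{0\}$, but $v(x)=(x,1-|x|)$ extends it and $bv=(x,(1-|x|)^2)$ has no zero. The extra rank inside the ball absorbs the relative obstruction.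

In general the rank of $a$ varies and $X$ is not a subset of Euclidean space. The first difficulty is met by cutting $a$ down by $\varepsilon$; Michael's theorem replaces the perturbation argument.

\section{Lower bounds from Chern classes}\label{sec:lower}

A Chern class that prevents one bundle from embedding in another over a closed subset $A$ gives a lower bound for the radius of comparison of $\operatorname{C}(X)$. One has to extend the two projections from $A$ to positive elements over $X$ without shrinking the gap: the rank of the smaller one must not go up, and the rank of the larger one must not go down. No dimension hypothesis is needed.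

\begin{proposition}\label{prop:lower}
Let $m\ge1$ and let $X$ be a compact metric space. If $c_{m+1}(\xi)\ne0$ for some closed $A\subseteq X$ and some $\xi\in K^0(A)$, then gap $m$ does not suffice for $X$, and $\operatorname{rc}(\operatorname{C}(X))\ge m$.
\end{proposition}

\begin{proof}
Write $\xi=[Q]-[P]$. The ranks of $P$ and $Q$ are locally constant, so $A$ is a finite disjoint union of relatively clopen sets on which both are constant, and $H^{2m+2}(A;\mathbb Z)$ is the direct sum of the corresponding groups. Replace $A$ by a piece on which $c_{m+1}(\xi)\ne0$. Adding trivial bundles to $P$ or to $Q$ does not change $c(Q)c(P)^{-1}$, so we may assume that $\operatorname{rank}P=k\ge1$ and $\operatorname{rank}Q=k+m$. Then $P$ is not isomorphic to a subbundle of $Q$: otherwise $Q\cong P\oplus R$ with $\operatorname{rank}R=m$, and $c_{m+1}(\xi)=c_{m+1}(R)=0$.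

Let $p,q\in M_N(\operatorname{C}(A))$ be projections with $\operatorname{ran}p\cong P$ and $\operatorname{ran}q\cong Q$; then $N\ge k+m>k$. By Tietze's theorem they extend to self-adjoint elements $h,h'\in M_N(\operatorname{C}(X))$. Put
\[
a(x)=\bigl(h(x)-\lambda_{k+1}(h(x))1_N\bigr)_+,\qquad b(x)=h'(x)_++\operatorname{dist}(x,A)1_N .
\]
Both are positive elements of $M_N(\operatorname{C}(X))$. The rank of $a(x)$ is the number of eigenvalues of $h(x)$ that exceed $\lambda_{k+1}(h(x))$, so it is at most $k$; on $A$ we have $\lambda_{k+1}(p)=0$ and $a=p$. On $A$ we have $b=q$, of rank $k+m$, and off $A$ the matrix $b(x)$ is invertible, of rank $N\ge k+m$. Hence $\operatorname{rank}a+m\le\operatorname{rank}b$ on $X$. If $a\lesssim b$, then restriction to $A$ gives $p\lesssim q$, and by (C4) $P$ is isomorphic to a subbundle of $Q$, which we have excluded. So gap $m$ does not suffice, and Lemma~\ref{lem:gap} gives the bound.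
\end{proof}

\begin{corollary}\label{cor:sphere}
If a compact metric space $X$ contains a copy of $S^{2n}$ with $n\ge1$, then $\operatorname{rc}(\operatorname{C}(X))\ge n-1$.
\end{corollary}

\begin{proof}
For $n=1$ there is nothing to prove. For $n\ge2$, (B) gives $\xi\in K^0(S^{2n})$ with $c_n(\xi)\ne0$; apply Proposition~\ref{prop:lower} with $m=n-1$.
\end{proof}

\section{Embedding one bundle in another}\label{sec:bundles}

The proof of Proposition~\ref{prop:lower} used that $c_{m+1}([Q]-[P])=0$ is necessary for an embedding at gap $m$. In dimension at most $2m+2$ it is also sufficient.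

\begin{proposition}\label{prop:bundles}
Let $m,k\ge1$, let $A$ be a compact metric space with $\dim A\le2m+2$, and let $P$ and $Q$ be bundles over $A$ of ranks $k$ and $k+m$. If $c_{m+1}([Q]-[P])=0$, then there is an injective bundle map $P\to Q$.
\end{proposition}

The space $A$ will be a piece of the critical set, about which we know only that it is compact and has dimension at most $2m+2$. Obstruction theory needs cells, so we first pass to a finite complex.

\begin{lemma}\label{lem:descend}
Let $A=\varprojlim A_i$ be the limit of an inverse sequence of compact metric spaces, with projections $\rho_i\colon A\to A_i$ and bonding maps $\rho_{ij}\colon A_j\to A_i$ for $i\le j$. Every bundle of constant rank $k$ over $A$ is isomorphic to $\rho_j^*P'$ for some $j$ and some bundle $P'$ of rank $k$ over $A_j$.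
\end{lemma}

\begin{proof}
Let the bundle be $\operatorname{ran}p$ with $p\in M_N(\operatorname{C}(A))$ a projection. The functions $f\circ\rho_i$, with $i$ arbitrary and $f\in\operatorname{C}(A_i)$, form a $*$-subalgebra of $\operatorname{C}(A)$, because $f\circ\rho_i=(f\circ\rho_{ij})\circ\rho_j$; it contains the constants and separates points. By the Stone--Weierstrass theorem there are $i$ and a self-adjoint $h\in M_N(\operatorname{C}(A_i))$ with $\|h\circ\rho_i-p\|<1/4$. Let $O\subseteq A_i$ be the set of $y$ such that $\|h(y)-e\|<1/4$ for some projection $e$ of rank $k$. It is open and contains $\rho_i(A)$.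

We have $\rho_i(A)=\bigcap_{j\ge i}\rho_{ij}(A_j)$: if $y$ lies in the intersection, then the sets of points $(y_l)\in\prod_lA_l$ with $y_i=y$ and $\rho_{l,l+1}(y_{l+1})=y_l$ for $l<j$ are nonempty, compact and decreasing in $j$, and a common point is an element of $A$ over $y$. The sets $\rho_{ij}(A_j)$ are compact and decreasing, so $\rho_{ij}(A_j)\subseteq O$ for some $j\ge i$.

For $y\in O$, the eigenvalues $\lambda_1(h(y)),\dots,\lambda_k(h(y))$ are at distance less than $1/4$ from $1$, and the others are at distance less than $1/4$ from $0$. Let $\chi\colon\mathbb R\to[0,1]$ be continuous, $0$ on $(-\infty,1/4]$ and $1$ on $[3/4,\infty)$. Then $p'=\chi(h\circ\rho_{ij})$ is a projection of rank $k$ in $M_N(\operatorname{C}(A_j))$ with $\|p'-h\circ\rho_{ij}\|<1/4$, and so $\tilde p=p'\circ\rho_j$ satisfies $\|\tilde p-p\|<1/2$. If $v\in\operatorname{ran}\tilde p(x)$ and $p(x)v=0$, then $|v|=|(\tilde p(x)-p(x))v|\le|v|/2$ and $v=0$. So $p$ restricts to an injective bundle map $\operatorname{ran}\tilde p\to\operatorname{ran}p$ between bundles of rank $k$, which is an isomorphism. Take $P'=\operatorname{ran}p'$.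
\end{proof}

We recall the part of classical obstruction theory that we need. Let $E\to B$ be a fiber bundle over a CW complex whose fiber $F$ is $(n-1)$-connected, $n\ge2$. The groups $\pi_n$ of the fibers form a local system on $B$, and there is a class $o(E)$ in $H^{n+1}(B)$ with coefficients in this system, the \emph{primary obstruction}, with two properties: $o(E)=0$ if and only if $E$ has a section over the $(n+1)$-skeleton of $B$; and $o(f^*E)=f^*o(E)$ for every map $f\colon B'\to B$ of CW complexes.

\begin{proof}[Proof of Proposition~\ref{prop:bundles}]
\emph{Reduction to finite complexes.} By (H2), $A=\varprojlim A_i$ with finite simplicial complexes $A_i$ of dimension at most $2m+2$. Apply Lemma~\ref{lem:descend} to $P$ and to $Q$ and pull back along a bonding map to a common index $j$: there are bundles $P_j,Q_j$ over $A_j$, of ranks $k$ and $k+m$, with $\rho_j^*P_j\cong P$ and $\rho_j^*Q_j\cong Q$. The class $c_{m+1}([Q_j]-[P_j])$ maps to $0$ in $H^{2m+2}(A;\mathbb Z)=\varinjlim H^{2m+2}(A_l;\mathbb Z)$, so it is killed by $\rho_{jl}^*$ for some $l\ge j$. An injective bundle map $\rho_{jl}^*P_j\to\rho_{jl}^*Q_j$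 pulls back to one from $P$ to $Q$. So we may assume that $A$ is a finite complex of dimension at most $2m+2$.

\emph{The obstruction class.} An injective bundle map $P\to Q$ is a section of the fiber bundle $\operatorname{Inj}(P,Q)\to A$ with fiber $\operatorname{Inj}(P_x,Q_x)$ over $x$. By Lemma~\ref{lem:stiefel} the fiber is $2m$-connected with $\pi_{2m+1}\cong\mathbb Z$, so the facts above apply with $n=2m+1\ge3$. Since $A$ is its own $(2m+2)$-skeleton, a section exists if and only if $o(\operatorname{Inj}(P,Q))=0$. To identify this class we pass to the universal example. Let $\gamma_l$ be the universal bundle over $BU(l)$, the Grassmannian of $l$-planes in $\mathbb C^\infty$, and let $B=BU(k)\times BU(k+m)$; we write $\gamma_k$, $\gamma_{k+m}$ also for the pullbacks to $B$. The space $B$ is simply connected, so the local system on $B$ is trivial, and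
\[
o=o(\operatorname{Inj}(\gamma_k,\gamma_{k+m}))\in H^{2m+2}(B;\mathbb Z).
\]
If $\Phi\colon A\to B$ classifies the pair $(P,Q)$, then $o(\operatorname{Inj}(P,Q))=\Phi^*o$.

\emph{The universal class.} The ring $H^*(B;\mathbb Z)$ is the polynomial ring on the classes $\alpha_i=c_i(\gamma_k)$, $1\le i\le k$, and $\beta_i=c_i(\gamma_{k+m})$, $1\le i\le k+m$. Put $\theta_i=c_i([\gamma_{k+m}]-[\gamma_k])$, the component of degree $2i$ of $c(\gamma_{k+m})c(\gamma_k)^{-1}$. For $1\le i\le k+m$, the class $\theta_i$ equals $\beta_i$ plus a polynomial in the $\alpha_j$ and in $\beta_1,\dots,\beta_{i-1}$. This change of variables is triangular with ones on the diagonal, so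
\[
H^*(B;\mathbb Z)=\mathbb Z[\alpha_1,\dots,\alpha_k,\theta_1,\dots,\theta_{k+m}]
\]
is again a polynomial ring on the listed generators. To locate $o$, we pull back to the universal space on which an embedding exists. Let $f\colon BU(k)\times BU(m)\to B$ classify the pair $(\gamma_k,\gamma_k\oplus\gamma_m)$. The cohomology of the domain of $f$ is the polynomial ring on the $c_i(\gamma_k)$ and the $c_i(\gamma_m)$, and
\[
f^*\alpha_i=c_i(\gamma_k),\qquad f^*\theta_i=c_i(\gamma_m)\ \ (i\le m),\qquad f^*\theta_i=0\ \ (i>m),
\]
because $c(\gamma_k\oplus\gamma_m)c(\gamma_k)^{-1}=c(\gamma_m)$. Hence $\ker f^*$ is the ideal generated by $\theta_{m+1},\dots,\theta_{k+m}$. These generators have degrees $2m+2,2m+4,\dots$, so the part of the ideal in degree $2m+2$ is $\mathbb Z\theta_{m+1}$. The inclusion of the first summand is a section of $\operatorname{Inj}(\gamma_k,\gamma_k\oplus\gamma_m)$, so $f^*o=0$, and $o=\nu\,\theta_{m+1}$ for some integer $\nu$. Therefore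
\[
o(\operatorname{Inj}(P,Q))=\nu\,\Phi^*\theta_{m+1}=\nu\,c_{m+1}([Q]-[P])=0.\qedhere
\]
\end{proof}

\begin{remark}
The value of $\nu$ is not needed. For $k=1$ the statement is familiar: $\operatorname{Inj}(P,Q)$ consists of the nonzero vectors of the bundle $P^*\otimes Q$ of rank $m+1$, and with $x=c_1(P)$ its top Chern class is $\sum_ic_i(Q)(-x)^{m+1-i}$, the component of degree $2m+2$ of $c(Q)(1+x)^{-1}$.
\end{remark}

\section{Comparison of positive elements}\label{sec:comparison}

\begin{proposition}\label{prop:comparison}
Let $m\ge1$, $d=2m+2$, and let $X$ be a compact metric space with $\dim X\le d$.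
\begin{itemize}
\item[(1)] Gap $m+1$ suffices for $X$.
\item[(2)] If $c_{m+1}$ vanishes on $K^0(A)$ for every closed $A\subseteq X$, then gap $m$ suffices for $X$.
\end{itemize}
\end{proposition}

\begin{proof}
Let $a,b\in M_N(\operatorname{C}(X))$ be positive with $\operatorname{rank}a+m+1\le\operatorname{rank}b$ in case (1) and $\operatorname{rank}a+m\le\operatorname{rank}b$ in case (2); the second inequality holds in both cases. Fix $\varepsilon>0$ and put $a'=(a-\varepsilon)_+$. By (C3) it suffices to prove $a'\lesssim b$.

\medskip
\emph{Step 1: an open set of pointwise solutions.} The natural analog of the vector $v$ of Section~\ref{sec:example} is a matrix $u$ such that $b(x)u$ is injective on $\operatorname{ran}a(x)$. But the range of $a$ can grow near a point, and then this condition is not open in $(x,u)$: for $N=1$, $b=1$ and $a(t)=t$ on $[0,1]$ it holds at $(0,0)$ and fails at $(t,0)$ for $t>0$. We replace $\operatorname{ran}a(x)$ by a subspace that can only shrink near a point. Let $E_x\subseteq\mathbb C^N$ be the span of the eigenvectors of $a(x)$ with eigenvalue at least $\varepsilon$. Then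
\[
\operatorname{ran}a'(x)\subseteq E_x\subseteq\operatorname{ran}a(x).
\]
If $\psi\colon\mathbb R\to[0,1]$ is continuous, zero on $[\varepsilon,\infty)$ and positive on $(-\infty,\varepsilon)$, then $E_x=\ker\psi(a(x))$. Hence
\[
S=\{(x,v)\in X\times\mathbb C^N: v\in E_x,\ |v|=1\}
\]
is compact. If $S=\emptyset$, then $a'=0$ and there is nothing to prove, so let $S\ne\emptyset$. Define
\[
\Psi=\{(x,u)\in X\times M_N(\mathbb C): b(x)u\text{ is injective on }E_x\},\qquad\Psi(x)=\{u:(x,u)\in\Psi\}.
\]
The set $\Psi$ is open. Indeed, let $(x_n,u_n)\notin\Psi$ converge to $(x,u)$, and choose $v_n$ with $(x_n,v_n)\in S$ and $b(x_n)u_nv_n=0$. A limit point $v$ of $(v_n)$ satisfies $(x,v)\in S$ and $b(x)uv=0$, so $(x,u)\notin\Psi$.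

\medskip
\emph{Step 2: a continuous section of $\Psi$ suffices.} Let $u\colon X\to M_N(\mathbb C)$ be continuous with $u(x)\in\Psi(x)$ for all $x$, and put $w=bu$. The function $(x,v)\mapsto|w(x)v|^2$ is continuous and positive on the compact set $S$, so there is $\eta>0$ with $|w(x)v|^2\ge\eta|v|^2$ for all $x$ and all $v\in E_x$. The range of $a'(x)^{1/2}$ lies in $E_x$, so $|w(x)a'(x)^{1/2}\zeta|^2\ge\eta|a'(x)^{1/2}\zeta|^2$ for all $\zeta\in\mathbb C^N$. With $z=a'^{1/2}w^*$ and $\kappa=\|a'\|\|u\|^2+1$ we obtain
\[
\eta a'\le a'^{1/2}w^*wa'^{1/2}=zz^*,\qquad z^*z=wa'w^*\le\|a'\|\,buu^*b\le\kappa b^2 .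
\]
By (C1) and (C2), $a'\sim\eta a'\lesssim zz^*\sim z^*z\lesssim\kappa b^2\sim b$.

\medskip
\emph{Step 3: the fibers.} Fix $x$ and let $k=\dim E_x$, $l=\operatorname{rank}b(x)$; then $l\ge\operatorname{rank}a(x)\ge k$. If $k=0$, then $\Psi(x)=M_N(\mathbb C)$ is contractible. Let $k\ge1$. The map $M_N(\mathbb C)\to\operatorname{Hom}(E_x,\mathbb C^N/\ker b(x))$ that restricts $u$ to $E_x$ and composes with the quotient map is linear and onto, and $u\in\Psi(x)$ if and only if its image is injective. So $\Psi(x)$ is homeomorphic to the product of $\operatorname{Inj}(\mathbb C^k,\mathbb C^l)$ with a vector space, and by Lemma~\ref{lem:stiefel} it is $2(l-k)$-connected.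

\medskip
\emph{Step 4: the critical set.} Theorem~\ref{thm:michael} with $n=d-1=2m+1$ requires $(2m+1)$-connected values, and Step 3 provides them at $x$ when $k=0$ or $l-k\ge m+1$. We collect the other points. For $1\le k\le N$ let
\[
Z_k=\{x:\lambda_k(a(x))\ge\varepsilon\}\cap\{x:\operatorname{rank}b(x)\le k+m\},\qquad Z=Z_1\cup\dots\cup Z_N .
\]
The first set in the intersection is $\{x:\dim E_x\ge k\}$. Both sets are closed (Section~\ref{sub:rank}), so each $Z_k$ and $Z$ are closed; here again the cut at $\varepsilon$ is essential, since $\{x:\operatorname{rank}a(x)\ge k\}$ is open. For $x\in Z_k$,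
\[
k\le\dim E_x\le\operatorname{rank}a(x)\le\operatorname{rank}b(x)-m\le k .
\]
So on $Z_k$ we have $\operatorname{rank}a=k$, $\operatorname{rank}b=k+m$ and $E_x=\operatorname{ran}a(x)$. In particular the $Z_k$ are pairwise disjoint, and in case (1) they are empty. If $x\notin Z$ and $k=\dim E_x\ge1$, then $\lambda_k(a(x))\ge\varepsilon$ and $x\notin Z_k$, so $\operatorname{rank}b(x)\ge k+m+1$. By Step 3, $\Psi(x)$ is $d$-connected for every $x\notin Z$.

\medskip
\emph{Step 5: a section over $Z$.} In case (1) there is nothing to do. In case (2) let $Z_k\ne\emptyset$. By Section~\ref{sub:rank}, $P=\operatorname{ran}a$ and $Q=\operatorname{ran}b$ are subbundles of $Z_k\times\mathbb C^N$ of ranks $k$ and $k+m$, and the projection $p(x)$ onto $P_x$ is continuous on $Z_k$. We have $\dim Z_k\le d$ by (H1) and $c_{m+1}([Q]-[P])=0$ by hypothesis, so Proposition~\ref{prop:bundles} gives an injective bundle map $j\colon P\to Q$. Put $s(x)=j(x)p(x)\in M_N(\mathbb C)$, a continuous function of $x\in Z_k$. It maps $E_x=P_x$ injectively into $\operatorname{ran}b(x)$, on which $b(x)$ is injective, so $s(x)\in\Psi(x)$. The sets $Z_k$ are closed,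 disjoint and finite in number, so these maps combine to a continuous $s\colon Z\to M_N(\mathbb C)$ with $s(x)\in\Psi(x)$.

\medskip
\emph{Step 6: extension over $X$.} Two adjustments are needed before Theorem~\ref{thm:michael} applies. The sets $\Psi(x)$ are open in $M_N(\mathbb C)$, whereas the theorem needs closed values; so we take $Y=\Psi$ as the target, in which the fibers are closed. It is completely metrizable, being open in the complete metric space $X\times M_N(\mathbb C)$. And for $x\in Z$ the group $\pi_{d-1}(\Psi(x))$ is infinite cyclic; so over $Z$ we shrink the values to the points chosen in Step 5. Define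
\[
\varphi(x)=\{(x,s(x))\}\quad(x\in Z),\qquad\varphi(x)=\{x\}\times\Psi(x)\quad(x\notin Z).
\]
We check the hypotheses with $n=d-1$.

\emph{Values.} Each $\varphi(x)$ is a point or the set $Y\cap(\{x\}\times M_N(\mathbb C))$, so it is closed in $Y$. It is nonempty and $(d-1)$-connected, by Step 4 when $x\notin Z$.

\emph{Lower semicontinuity.} Let $O\subseteq Y$ be open, hence open in $X\times M_N(\mathbb C)$, and let $\varphi(x_0)\cap O\ne\emptyset$. If $x_0\notin Z$, pick $(x_0,u_0)\in O$. For $x$ near $x_0$ we have $x\notin Z$, as $Z$ is closed, and $(x,u_0)\in O\subseteq\Psi$; so $(x,u_0)\in\varphi(x)\cap O$. If $x_0\in Z$, then $(x_0,s(x_0))\in O$. For $x\in Z$ near $x_0$ we have $(x,s(x))\in O$ by continuity of $s$, and for $x\notin Z$ near $x_0$ we have $(x,s(x_0))\in O\subseteq\Psi$, so $(x,s(x_0))\in\varphi(x)\cap O$.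

\emph{Equi-$LC^{d-1}$.} Let $(x_0,u_0)\in Y$ and let $U$ be a neighborhood of it in $Y$. Since $Y$ is open in $X\times M_N(\mathbb C)$, the set $U$ contains a product of open balls $V=B(x_0,\varrho)\times B(u_0,\varrho)$. For $x\in Z$ the set $V\cap\varphi(x)$ is empty or a point. For $x\notin Z$ it is empty if $x\notin B(x_0,\varrho)$, and otherwise it is $\{x\}\times B(u_0,\varrho)$, because $V\subseteq\Psi$. In each case every map of a sphere into $V\cap\varphi(x)$ is null-homotopic in $V\cap\varphi(x)\subseteq U\cap\varphi(x)$.

Since $\dim X\le d=n+1$, the map $\varphi$ has a selection. It has the form $x\mapsto(x,u(x))$ with $u$ continuous and $u(x)\in\Psi(x)$, and Step 2 gives $a'\lesssim b$.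
\end{proof}

\begin{remark}
The bound $\dim X\le d$ enters in Step 5, through $\dim Z_k\le d$, and in Step 6. Part (1) fails without it: $\operatorname{rc}(\operatorname{C}(S^{2m+4}))\ge m+1$ by Corollary~\ref{cor:sphere}, so gap $m+1$ does not suffice for $S^{2m+4}$ by Lemma~\ref{lem:gap}. The Chern class hypothesis enters only in Step 5; it is imposed on all closed subsets because the sets $Z_k$ depend on $a$, $b$ and $\varepsilon$. By Proposition~\ref{prop:lower} it is also necessary for the conclusion of part (2).
\end{remark}

\section{Proofs of the main results}\label{sec:proofs}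

\begin{proof}[Proof of Theorem~\ref{thm:class}]
Conditions (I) and (II) are negations of each other, so exactly one holds. Proposition~\ref{prop:comparison}(1) and Lemma~\ref{lem:gap} with $g=m+1$ give $\operatorname{rc}(\operatorname{C}(X))\le m$. In case (I), Proposition~\ref{prop:lower} gives the reverse inequality. In case (II), Proposition~\ref{prop:comparison}(2) and Lemma~\ref{lem:gap} with $g=m\ge1$ give $\operatorname{rc}(\operatorname{C}(X))\le m-1$. If $\dim_{\mathbb Q}X=\dim X=d=2m+2$, then $m=d/2-1$, and in case (II) Theorem~\ref{thm:known} leaves only the value $d/2-2$.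
\end{proof}

Two simple conditions on the top cohomology group decide between the cases.

\begin{lemma}\label{lem:topcoh}
Let $d=2m+2$ with $m\ge1$ and let $X$ be a compact metric space with $\dim X\le d$.
\begin{itemize}
\item[(a)] If $H^d(X;\mathbb Z)=0$, then case \textup{(II)} holds.
\item[(b)] If $m!\cdot H^d(X;\mathbb Z)\ne0$, then case \textup{(I)} holds.
\end{itemize}
\end{lemma}

\begin{proof}
(a) By (H1), $H^d(A;\mathbb Z)=0$ for every closed $A\subseteq X$.

(b) Choose $h\in H^d(X;\mathbb Z)$ with $m!\,h\ne0$. By (H4), $h=f^*\sigma$ for a map $f\colon X\to S^d$ and a generator $\sigma$ of $H^d(S^d;\mathbb Z)$. By (B) with $n=m+1$ there is $\xi\in K^0(S^d)$ with $c_{m+1}(\xi)=m!\,\sigma$. Then $c_{m+1}(f^*\xi)=m!\,h\ne0$, and (I) holds with $A=X$.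
\end{proof}

All our examples look like Euclidean space somewhere, and this settles their dimensions and gives the lower bound $d/2-2$ directly.

\begin{lemma}\label{lem:ball}
Let $d\ge4$ be even and let $X$ be a compact metric space with $\dim X\le d$. Suppose that $X$ contains a copy $D$ of the closed $d$-ball, with boundary sphere $\partial D$, such that $D\setminus\partial D$ is open in $X$. Then $\dim_{\mathbb Q}X=\dim X=d$ and $\operatorname{rc}(\operatorname{C}(X))\ge d/2-2$.
\end{lemma}

\begin{proof}
The set $A=X\setminus(D\setminus\partial D)$ is closed and contains $\partial D$. The inclusion of $D$ induces a continuous bijection $D/\partial D\to X/A$ of compact Hausdorff spaces, so $X/A$ is homeomorphic to $S^d$, and $H^d(X,A;\mathbb Q)\cong\mathbb Q$ by (H3). With (H1) we get $d\le\dim_{\mathbb Q}X\le\dim X\le d$. The equator of $\partial D$ is a copy of $S^{d-2}$, and Corollary~\ref{cor:sphere} with $n=d/2-1$ gives the lower bound.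
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:cube}]
Let $X=[0,1]^d$ and $d=2m+2$. Then $\dim X\le d$, and a small round ball in the interior of the cube satisfies the hypothesis of Lemma~\ref{lem:ball}. So both dimensions equal $d$ and $\operatorname{rc}(\operatorname{C}(X))\ge d/2-2$. The cube is contractible, so $H^d(X;\mathbb Z)=0$; by Lemma~\ref{lem:topcoh}(a) case (II) holds, and Theorem~\ref{thm:class} gives $\operatorname{rc}(\operatorname{C}(X))\le m-1=d/2-2$.
\end{proof}

\begin{remark}
The conclusion of Theorem~\ref{thm:cube} holds for every compact $X\subseteq\mathbb R^d$ with nonempty interior. Such an $X$ is a closed subset of a cube, so by (H1) $\dim X\le d$ and $H^d(X;\mathbb Z)$ is a quotient of the zero group; and a round ball contained in $X$ satisfies the hypothesis of Lemma~\ref{lem:ball}.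
\end{remark}

\begin{proof}[Proof of Corollary~\ref{cor:top}]
Write $d=2m+2$, so that $m=d/2-1$.

(1) By Lemma~\ref{lem:topcoh}(a) case (II) holds; apply the last sentence of Theorem~\ref{thm:class}.

(2) By Lemma~\ref{lem:topcoh}(b) case (I) holds, so $\operatorname{rc}(\operatorname{C}(X))=m$. If $H^d(X;\mathbb Q)=H^d(X;\mathbb Z)\otimes\mathbb Q$ is nonzero, then $H^d(X;\mathbb Z)$ has an element $h$ of infinite order, and $m!\,h\ne0$.

(3) Let $m=1$ and $\dim X\le4$. Since $m!=1$, the two hypotheses of Lemma~\ref{lem:topcoh} are complementary. If $H^4(X;\mathbb Z)\ne0$, then case (I) holds and $\operatorname{rc}(\operatorname{C}(X))=1$. If $H^4(X;\mathbb Z)=0$, then case (II) holds and $0\le\operatorname{rc}(\operatorname{C}(X))\le m-1=0$. The rational dimension is not used.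

(4) Let $d\ge6$ be even. Both spaces are finite CW complexes of dimension $d$, hence compact metrizable of covering dimension at most $d$, and a small closed ball in the open $d$-cell satisfies the hypothesis of Lemma~\ref{lem:ball}. So $\dim_{\mathbb Q}X=\dim X=d$ and $\operatorname{rc}(\operatorname{C}(X))\ge d/2-2$ for both. Here $m\ge2$, so $m!$ is even and annihilates $\mathbb Z/2$; neither part of Lemma~\ref{lem:topcoh} will apply, and we have to look at the bundles themselves.

\emph{Projective space.} For even $d$ the top cellular coboundary of $\mathbb{RP}^d$ is multiplication by $2$ on $\mathbb Z$, so $H^d(\mathbb{RP}^d;\mathbb Z)\cong\mathbb Z/2$. Let $\ell$ be the tautological real line bundle, $L=\ell\otimes\mathbb C$ and $x=c_1(L)$. The class $t=w_1(\ell)$ generates $H^*(\mathbb{RP}^d;\mathbb Z/2)=(\mathbb Z/2)[t]/(t^{d+1})$. The real bundle underlying $L$ is $\ell\oplus\ell$, so the reduction of $x$ modulo $2$ is $w_2(\ell\oplus\ell)=t^2$, and $x^{d/2}$ reduces to $t^d\ne0$. The sum of $d/2$ copies of $L$ has total Chern class $(1+x)^{d/2}$, so its class $c_{d/2}$ is $x^{d/2}\ne0$. Case (I) holds and $\operatorname{rc}(\operatorname{C}(\mathbb{RP}^d))=d/2-1$.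

\emph{The Moore space.} Let $X=S^{d-1}\cup_2e^d$ be obtained from $S^{d-1}$ by attaching a $d$-cell along a map $S^{d-1}\to S^{d-1}$ of degree $2$. The top cellular coboundary is again multiplication by $2$ on $\mathbb Z$, so $H^d(X;\mathbb Z)\cong\mathbb Z/2$. We verify (II), first for $A=X$ and then for proper closed subsets.

Let $\pi\colon X\to X/S^{d-1}=S^d$ be the quotient map. Since $d-1$ is odd, $\tilde K^0(S^{d-1})=0$ by (B), and the exact sequence shows that $\pi^*\colon\tilde K^0(S^d)\to\tilde K^0(X)$ is onto; hence so is $\pi^*\colon K^0(S^d)\to K^0(X)$. Let $\xi=\pi^*\xi'$. By (B), $c_{d/2}(\xi')=m!\,\sigma'$ for some $\sigma'\in H^d(S^d;\mathbb Z)$, so $c_{d/2}(\xi)=m!\,\pi^*\sigma'=0$ in $\mathbb Z/2$.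

Let $A\subsetneq X$ be closed. The attaching map has nonzero degree, so it is onto, and the open $d$-cell is dense in $X$. Hence the nonempty open set $X\setminus A$ contains a small open round ball $U$ whose closure lies in the open cell. Radial projection from the center of $U$ deforms the closed disk minus $U$ onto its boundary sphere, keeping the boundary fixed, and so induces a deformation retraction of $X\setminus U$ onto $S^{d-1}$. Thus $H^d(X\setminus U;\mathbb Z)=0$. Since $A$ is closed in $X\setminus U$ and $\dim(X\setminus U)\le d$, (H1) gives $H^d(A;\mathbb Z)=0$.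

So case (II) holds, and Theorem~\ref{thm:class} gives $\operatorname{rc}(\operatorname{C}(X))\le d/2-2$. With the lower bound above, $\operatorname{rc}(\operatorname{C}(X))=d/2-2$, although $H^d(X;\mathbb Z)\ne0$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Michael}
E.~Michael, \emph{Continuous selections II}, Ann. of Math. \textbf{64} (1956).

\bibitem{RC}
\emph{On the radius of comparison of a commutative C*-algebra}, \texttt{http://cms.math.ca/10.4153/CMB-2012-012-9}, doi:10.4153/cmb-2012-012-9.

\end{thebibliography}
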